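\title{The tree property of the first kind is equivalent to $\mathrm{SOP}_3$}

\begin{abstract}
We prove that every complete first-order theory with the tree property of the first kind ($\mathrm{TP}_1$) has $\mathrm{SOP}_3$. Since $\mathrm{SOP}_3$ implies $\mathrm{TP}_1$, the two properties are equivalent. The proof uses only compactness and Ramsey's theorem. In a theory without $\mathrm{SOP}_3$ every indiscernible sequence can be closed into a cycle of length three. Applied repeatedly to nested pieces of a $\mathrm{TP}_1$-tree, this produces arbitrarily long $\mathrm{SOP}_3$-configurations for the $\mathrm{TP}_1$-formula itself. The generic triangle-free graph shows that $\mathrm{SOP}_3$ cannot be replaced by $\mathrm{SOP}_4$.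
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $T$ be a complete first-order theory in a language $L$, and let $\mathbb{M}$ be a monster model of $T$, that is, a $\kappa$-saturated model for some large uncountable $\kappa>|L|$. Sets and tuples of size less than $\kappa$ are \emph{small}, and all parameter sets are small. A \emph{formula} has no parameters; an \emph{$L(A)$-formula} may have parameters from $A$. A set of formulas with parameters is \emph{consistent} if each of its finite subsets is realized in $\mathbb{M}$, and a small consistent set is realized in $\mathbb{M}$. We write $b\equiv_A b'$ if the tuples $b$ and $b'$ satisfy the same $L(A)$-formulas. A sequence $(c_i)_{i<\omega}$ is \emph{$A$-indiscernible} if $c_{i_1}\cdots c_{i_k}\equiv_A c_{j_1}\cdots c_{j_k}$ whenever $i_1<\dots<i_k$ and $j_1<\dots<j_k$, and \emph{indiscernible} if this holds for $A=\emptyset$. The letters $x,y$ denote finite tuples of variables. On the tree $\omega^{<\omega}$ of finite words, $\nu\unlhd\eta$ means that $\nu$ is an initial segment of $\eta$; concatenation is written by juxtaposition.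

The two properties that we compare both describe a definable family of sets by saying which members of the family intersect. In the first the pattern is a tree.

\begin{definition}\label{def:tp1}
A formula $\varphi(x,y)$ has $\mathrm{TP}_1$, the \emph{tree property of the first kind}, if there are tuples $(a_\eta:\eta\in\omega^{<\omega})$ of length $|y|$ such that
\begin{enumerate}
\item[(i)] for every branch $\sigma\in\omega^\omega$ the set $\{\varphi(x,a_{\sigma|n}):n<\omega\}$ is consistent;
\item[(ii)] for all incomparable $\eta,\nu$ the set $\{\varphi(x,a_\eta),\varphi(x,a_\nu)\}$ is inconsistent.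
\end{enumerate}
The theory $T$ has $\mathrm{TP}_1$ if some formula does.
\end{definition}

In the second the pattern is a line.

\begin{definition}\label{def:sop3}
A pair of formulas $\Phi(x,y),\Psi(x,y)$ \emph{witnesses $\mathrm{SOP}_3$} if there is an indiscernible sequence $(m_i)_{i<\omega}$ of tuples of length $|y|$ such that
\begin{enumerate}
\item[(i)] $\{\Phi(x,y),\Psi(x,y)\}$ is inconsistent;
\item[(ii)] for every $k<\omega$ the set $\{\Phi(x,m_j):j\le k\}\cup\{\Psi(x,m_j):j>k\}$ is consistent;
\item[(iii)] for all $i<j$ the set $\{\Psi(x,m_i),\Phi(x,m_j)\}$ is inconsistent.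
\end{enumerate}
The theory $T$ has $\mathrm{SOP}_3$ if some pair witnesses it, and is $\mathrm{NSOP}_3$ otherwise.
\end{definition}

Read $\Phi(x,m_j)$ as ``$x$ lies to the right of $j$'' and $\Psi(x,m_j)$ as ``$x$ lies to the left of $j$''. Then (ii) says that every cut is occupied, and (i) and (iii) say that nothing lies both to the left of $i$ and to the right of $j$ when $i\le j$. The model case is a dense linear order with $\Phi=(y<x)$, $\Psi=(x<y)$ and $(m_i)$ increasing.

It is known that $\mathrm{SOP}_3$ implies $\mathrm{TP}_1$, and the reason is that a line contains a tree of intervals. Let $\Phi,\Psi,(m_i)$ be as in Definition~\ref{def:sop3}. By compactness there is a sequence $(m'_r)_{r\in\mathbb{Q}}$ whose increasing $k$-tuples all have the type of $m_0\cdots m_{k-1}$, for every $k$. Choose rational intervals $[\lambda_\eta,\mu_\eta]$ with $\lambda_\eta<\lambda_{\eta i}<\mu_{\eta i}<\mu_\eta$ and with the intervals of the children $\eta i$ of $\eta$ pairwise disjoint. Put $a_\eta=(m'_{\lambda_\eta},m'_{\mu_\eta})$ and $\varphi(x;y_1y_2)=\Phi(x,y_1)\wedge\Psi(x,y_2)$. Along a branch all the $\lambda$'s lie to the left of all the $\mu$'s,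 so every finite part of a branch is consistent by (ii). Incomparable $\eta,\nu$ have disjoint intervals, say $\mu_\eta<\lambda_\nu$, and then $\Psi(x,m'_{\mu_\eta})\wedge\Phi(x,m'_{\lambda_\nu})$ is inconsistent by (iii).

The question posed in \cite{FD} is whether this implication is strict: \emph{is there a complete theory that has $\mathrm{TP}_1$ and is $\mathrm{NSOP}_3$?} The argument just given suggests that there should be one. It keeps the intervals that are nested or disjoint and discards those that overlap, and nothing in Definition~\ref{def:tp1} seems able to bring the overlapping ones back. Example~\ref{ex:tree} confirms that a formula with $\mathrm{TP}_1$ may fail to show even the smallest overlapping pattern. For theories, however, the answer is no.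

\begin{theorem}\label{thm:main}
Let $T$ be a complete first-order theory. If $T$ has $\mathrm{TP}_1$, then $T$ has $\mathrm{SOP}_3$. Hence $\mathrm{TP}_1$ and $\mathrm{SOP}_3$ are equivalent, and no complete theory is both $\mathrm{TP}_1$ and $\mathrm{NSOP}_3$.
\end{theorem}

The question is posed for countable languages; the size of the language plays no role in the proof. Recall that $\mathrm{SOP}_2$ is Definition~\ref{def:tp1} with the binary tree $2^{<\omega}$ in place of $\omega^{<\omega}$, and that $\mathrm{SOP}_1$ is $\mathrm{SOP}_2$ with (ii) required only for the pairs $\eta1,\nu$ with $\eta0\unlhd\nu$. The property $\mathrm{TP}_1$ is equivalent to $\mathrm{SOP}_2$ and, in the labeling of \cite{FD}, to $\mathrm{SOP}_1$. We do not use these equivalences, but with them Theorem~\ref{thm:main} gives $\mathrm{NSOP}_1=\mathrm{NSOP}_2=\mathrm{NSOP}_3$.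

The proof shows where $\mathrm{SOP}_3$ comes from. Given $\varphi(x,y)$, put
\begin{align*}
\chi(y_1,y_2)&=\neg\exists x\,\big(\varphi(x,y_1)\wedge\varphi(x,y_2)\big),\\
\varphi^*(x;y_1y_2)&=\varphi(x,y_1)\wedge\chi(y_2,y_1),\qquad
\psi^*(x;y_1y_2)=\varphi(x,y_2)\wedge\chi(y_2,y_1).
\end{align*}
For a formula $\theta(s,t)$ with $|s|=|t|$ finite, an \emph{infinite chain} is a sequence $(c_i)_{i<\omega}$ with $\theta(c_i,c_j)$ for all $i<j$, and an \emph{$n$-cycle} is a family $(d_i)_{i\in\mathbb{Z}/n}$ of tuples, not necessarily distinct, with $\theta(d_i,d_{i+1})$ for all $i$.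

\begin{theorem}\label{thm:dichotomy}
Let $T$ be a complete theory and let $\varphi(x,y)$ have $\mathrm{TP}_1$ in $T$. Then at least one of the following holds:
\begin{enumerate}
\item[(a)] the pair $(\varphi^*,\psi^*)$ witnesses $\mathrm{SOP}_3$;
\item[(b)] some formula $\theta(s,t)$, with $|s|=|t|$ finite, has an infinite chain and no $3$-cycle.
\end{enumerate}
Each of \textup{(a)} and \textup{(b)} implies $\mathrm{SOP}_3$.
\end{theorem}

The theory $T$ has $\mathrm{SOP}_4$ if some formula $\theta(s,t)$ has an infinite chain and no $4$-cycle. This is a strengthening of (b): if $(c_i)$ is a chain for such a $\theta$, then $\theta(s,s')\wedge\theta(s',t)\wedge\theta(s,t)$, as a formula in $(ss',tt')$, has the chain $(c_{2i}c_{2i+1})_i$, and a $3$-cycle $ss',tt',rr'$ for it would give the $4$-cycle $s,s',t,r$ for $\theta$. The strengthening does not follow from $\mathrm{TP}_1$.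

\begin{theorem}\label{thm:sop4}
The theory of the generic triangle-free graph has $\mathrm{TP}_1$ but not $\mathrm{SOP}_4$.
\end{theorem}

Section~\ref{sec:cycles} turns $\mathrm{NSOP}_3$ into a tool: every indiscernible sequence closes into a $3$-cycle. Section~\ref{sec:ladders} introduces ladders, the finite approximations to alternative (a). Section~\ref{sec:two} shows by hand how one $3$-cycle yields a ladder with two rungs, and Section~\ref{sec:induction} iterates this step and proves Theorems~\ref{thm:main} and~\ref{thm:dichotomy}. Section~\ref{sec:graph} proves Theorem~\ref{thm:sop4}.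

\section{Chains and $3$-cycles}\label{sec:cycles}

We use Ramsey's theorem in the following standard form. The tuples may be infinite; a formula mentions only finitely many of their coordinates.

\begin{lemma}\label{lem:ramsey}
Let $A$ be small and let $(c_i)_{i<\omega}$ be tuples indexed by one small set. There is an $A$-indiscernible sequence $(c'_i)_{i<\omega}$ such that every $L(A)$-formula $\xi(u_1,\dots,u_k)$ that holds of all increasing $k$-tuples from $(c_i)$ holds of all increasing $k$-tuples from $(c'_i)$.
\end{lemma}

\begin{proof}
The requirements on $(c'_i)$ form a small set of $L(A)$-formulas. A finite subset asks for indiscernibility only with respect to finitely many formulas. By Ramsey's theorem some subsequence of $(c_i)$ is indiscernible with respect to these, and every subsequence satisfies the formulas $\xi$. So the set is consistent.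
\end{proof}

The negation of alternative (b) will be our working hypothesis:
\begin{equation}
\text{every formula $\theta(s,t)$ with an infinite chain has a $3$-cycle.}\tag{$*$}
\end{equation}

\begin{lemma}\label{lem:sop3}
$T$ has $\mathrm{SOP}_3$ if and only if $(*)$ fails.
\end{lemma}

\begin{proof}
Suppose that $\theta$ has an infinite chain $(c_i)$ and no $3$-cycle. By Lemma~\ref{lem:ramsey} we may assume that the chain is indiscernible. Write $s\to t$ for $\theta(s,t)$, and put
\[
\Phi(s;t_1t_2)=(t_2\to s)\wedge(t_1\to t_2),\qquad
\Psi(s;t_1t_2)=(s\to t_1)\wedge(t_1\to t_2),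
\]
and $m_i=(c_{3i},c_{3i+1})$. The sequence $(m_i)$ is indiscernible. For (i) of Definition~\ref{def:sop3}, a solution of $\Phi\wedge\Psi$ is a $3$-cycle $s\to t_1\to t_2\to s$. For (ii), the tuple $c_{3k+2}$ satisfies $c_{3j+1}\to c_{3k+2}$ for $j\le k$ and $c_{3k+2}\to c_{3j}$ for $j>k$, and $c_{3j}\to c_{3j+1}$ holds for all $j$. For (iii), if $i<j$ and $s$ satisfies $\Psi(s,m_i)\wedge\Phi(s,m_j)$, then $s\to c_{3i}\to c_{3j+1}\to s$ is a $3$-cycle.

Conversely, let $\Phi,\Psi,(m_i)$ be as in Definition~\ref{def:sop3}, let $e_k$ realize the set in (ii), and put
\[
\theta(xy,x'y')=\Psi(x,y')\wedge\Phi(x',y)\wedge\neg\exists z\,\big(\Psi(z,y)\wedge\Phi(z,y')\big).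
\]
By (ii) and (iii), $(e_im_i)_{i<\omega}$ is an infinite chain. In a $3$-cycle $em,\ e'm',\ e''m''$ the first step gives $\Psi(e,m')$, the third gives $\Phi(e,m'')$, and the second says that no $z$ satisfies $\Psi(z,m')\wedge\Phi(z,m'')$, a contradiction.
\end{proof}

Only the first half of this proof is needed for the theorems; the second half is used in Remark~\ref{rem:dichotomy}.

The objects that we want to close into cycles are infinite, and they must keep infinitely many properties over a parameter set. So we pass from formulas to types.

\begin{lemma}\label{lem:close}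
Assume $(*)$. Let $(c_i)_{i<\omega}$ be an $A$-indiscernible sequence of small, possibly infinite, tuples. Then there are $d,d',d''$ with
\[
dd'\equiv_A d'd''\equiv_A d''d\equiv_A c_0c_1 .
\]
In particular this holds in every $\mathrm{NSOP}_3$ theory.
\end{lemma}

\begin{proof}
Let $\Sigma(u,v)$ be the set of $L(A)$-formulas true of $c_0c_1$, and suppose that $\Sigma(u_0,u_1)\cup\Sigma(u_1,u_2)\cup\Sigma(u_2,u_0)$ is inconsistent. Some finite subset is inconsistent. Let $\theta_0(u,v;\alpha)\in\Sigma$, with $\alpha$ a finite tuple from $A$, be the conjunction of the members of $\Sigma$ that occur in it. Then $\theta_0(u_0,u_1;\alpha)\wedge\theta_0(u_1,u_2;\alpha)\wedge\theta_0(u_2,u_0;\alpha)$ is inconsistent. Restrict $u$, $v$ and all the $c_i$ to one finite set of coordinates containing those that occur in $\theta_0$.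

Since $(*)$ concerns formulas without parameters, we move $\alpha$ into the tuples, and we add a conjunct that excludes values of the parameter for which $\theta_0$ has a $3$-cycle:
\[
\theta(uz,vz')=(z=z')\wedge\theta_0(u,v;z)\wedge\neg\exists u_0u_1u_2\,\big(\theta_0(u_0,u_1;z)\wedge\theta_0(u_1,u_2;z)\wedge\theta_0(u_2,u_0;z)\big).
\]
By $A$-indiscernibility $\theta_0(c_i,c_j;\alpha)$ holds for all $i<j$, so $(c_i\alpha)_i$ is an infinite chain for $\theta$. The three tuples of a $3$-cycle for $\theta$ would share one value $\beta$ of $z$ and give a $3$-cycle for $\theta_0(u,v;\beta)$, against the last conjunct. This contradicts $(*)$. The last sentence of the lemma follows from Lemma~\ref{lem:sop3}.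
\end{proof}

\section{Trees and ladders}\label{sec:ladders}

Fix $\varphi(x,y)$. For tuples $a,b$ of length $|y|$ write $b\perp a$ if $\chi(b,a)$ holds, that is, if $\varphi(x,a)\wedge\varphi(x,b)$ is inconsistent. The relation $\perp$ is symmetric. It is convenient to name the tuples that realize the consistent sets, because consistency then becomes a relation between named tuples and is carried along by types.

\begin{definition}\label{def:tree}
A \emph{$\varphi$-tree} is a family $I=(a_\eta,e_\eta)_{\eta\in\omega^{<\omega}}$ with $|a_\eta|=|y|$, $|e_\eta|=|x|$ and
\begin{enumerate}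
\item[(T1)] $\varphi(e_\eta,a_\nu)$ whenever $\nu\unlhd\eta$;
\item[(T2)] $a_\eta\perp a_\nu$ whenever $\eta,\nu$ are incomparable.
\end{enumerate}
The $a_\eta$ are its \emph{nodes} and the $e_\eta$ its \emph{witnesses}. For a word $\rho$, the family $I^\rho=(a_{\rho\eta},e_{\rho\eta})_\eta$ is again a $\varphi$-tree.
\end{definition}

If $\varphi$ has $\mathrm{TP}_1$ via $(a_\eta)$, then a $\varphi$-tree exists: the set $\{\varphi(x,a_\nu):\nu\unlhd\eta\}$ is part of a branch, so it has a realization $e_\eta$.

\begin{definition}\label{def:ladder}
Let $n\ge1$. An \emph{$n$-ladder} is a tuple $D=(p_1,\dots,p_n;\,q_1,\dots,q_n;\,f_0,\dots,f_n)$ with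
\begin{enumerate}
\item[(L1)] $q_i\perp p_j$ for $1\le i\le j\le n$;
\item[(L2)] for $0\le k\le n$: $\varphi(f_k,p_j)$ for $1\le j\le k$, and $\varphi(f_k,q_j)$ for $k<j\le n$.
\end{enumerate}
The $p_j$ and $q_j$ are its \emph{nodes} (\emph{$p$-nodes} and \emph{$q$-nodes}), and the $f_k$ are its \emph{witnesses}.
\end{definition}

A ladder is a finite piece of Definition~\ref{def:sop3} in which $\varphi(x,p_j)$ means ``to the right of $j$'' and $\varphi(x,q_j)$ means ``to the left of $j$''. The conjunct $\chi$ in $\varphi^*$ and $\psi^*$ is there for condition (i), which concerns all values of $y_1y_2$ and not only the pairs $p_jq_j$.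

\begin{lemma}\label{lem:ladder}
The pair $(\varphi^*,\psi^*)$ witnesses $\mathrm{SOP}_3$ if and only if there is an $n$-ladder for every $n\ge1$.
\end{lemma}

\begin{proof}
Suppose that there are $n$-ladders for all $n$. By compactness there are $m_j=(p_j,q_j)$ and $f_j$ for $j<\omega$ with $q_i\perp p_j$ for $i\le j$, with $\varphi(f_k,p_j)$ for $j\le k$, and with $\varphi(f_k,q_j)$ for $j>k$: the conditions with indices below $n$ are met by an $n$-ladder with its indices lowered by one and its first witness omitted. Hence the following hold for all indices:
\begin{itemize}
\item $q_j\perp p_j$, and $q_i\perp p_j$ for $i<j$;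
\item for $k<l$ and $j_0<\dots<j_l$, the formula $\bigwedge_{h\le k}\varphi^*(x,m_{j_h})\wedge\bigwedge_{k<h\le l}\psi^*(x,m_{j_h})$ is consistent, being realized by $f_{j_k}$.
\end{itemize}
Each of these is a formula true of all increasing tuples of the relevant length, so by Lemma~\ref{lem:ramsey} we may assume that $(m_j)$ is indiscernible. Condition (i) of Definition~\ref{def:sop3} holds because $\varphi^*\wedge\psi^*$ implies $\varphi(x,y_1)\wedge\varphi(x,y_2)\wedge\chi(y_2,y_1)$. Condition (ii) follows from the second item. For (iii), $\psi^*(x,m_i)\wedge\varphi^*(x,m_j)$ implies $\varphi(x,q_i)\wedge\varphi(x,p_j)$, and $q_i\perp p_j$ for $i<j$.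

Conversely, let $m_j=(p_j,q_j)$ be a sequence as in Definition~\ref{def:sop3} for $(\varphi^*,\psi^*)$, and let $f_k$ realize the set in (ii). Then (L2) holds for $p_1,\dots,p_n$, $q_1,\dots,q_n$, $f_0,\dots,f_n$, and the conjunct $\chi$ gives $q_j\perp p_j$ for all $j$. Since this conjunct holds and does not involve $x$, condition (iii) says that $\varphi(x,q_i)\wedge\varphi(x,p_j)$ is inconsistent for $i<j$. So (L1) holds.
\end{proof}

A $1$-ladder is a pair of nodes $q_1\perp p_1$ with a witness for each, and any two siblings in a $\varphi$-tree provide one. A $2$-ladder is different. Call two nodes \emph{compatible} if they are not related by $\perp$. In a $2$-ladder the pairs $\{q_1,q_2\}$, $\{q_2,p_1\}$, $\{p_1,p_2\}$ are compatible, through $f_0,f_1,f_2$, and the other three pairs are not: the compatible pairs form a path $q_1 - q_2 - p_1 - p_2$. This is the pattern of four intervals each overlapping only its neighbors, and a tree does not contain it.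

\begin{example}\label{ex:tree}
Let $T=\mathrm{Th}(\omega^{<\omega},\unlhd)$ and $\varphi(x,y)=(y\unlhd x)$. In every model of $T$ the relation $\unlhd$ is a partial order in which the predecessors of each point are linearly ordered, so two points have a common upper bound exactly when they are comparable. Thus compatible means comparable, and $\varphi$ has $\mathrm{TP}_1$ with $a_\eta=\eta$. Suppose that there is a $2$-ladder. The points $p_1,q_2$ are comparable.
\begin{itemize}
\item Let $p_1\unlhd q_2$. If $q_1\unlhd q_2$, then $p_1$ and $q_1$ are predecessors of $q_2$, hence comparable. If $q_2\unlhd q_1$, then $p_1\unlhd q_1$. Both contradict $q_1\perp p_1$.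
\item Let $q_2\unlhd p_1$. If $p_2\unlhd p_1$, then $p_2$ and $q_2$ are predecessors of $p_1$, hence comparable. If $p_1\unlhd p_2$, then $q_2\unlhd p_2$. Both contradict $q_2\perp p_2$.
\end{itemize}
So there is no $2$-ladder, and by Lemma~\ref{lem:ladder} alternative (a) of Theorem~\ref{thm:dichotomy} fails: alternative (b) cannot be dropped. It holds here, because $s\unlhd t\wedge s\ne t$ has an infinite chain and no $3$-cycle.
\end{example}

\section{From a $3$-cycle to a $2$-ladder}\label{sec:two}

Assume $(*)$ and let $I=(a_\eta,e_\eta)_\eta$ be a $\varphi$-tree. We construct a $2$-ladder. By Example~\ref{ex:tree} the hypothesis $(*)$ has to be used.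

Start from the $1$-ladder given by two siblings: nodes $p,q$ with witnesses $f_1,f_0$. A second rung needs two more nodes. The node $p_2$ must be compatible with $p$ and incompatible with $q$, and every node higher in the tree than $p$ qualifies. The node $q_2$ must be accepted by both $f_0$ and $f_1$, which inside the tree suggests a common ancestor of the two siblings. But $q_2$ must also be incompatible with $p_2$, and that suggests a node on a path from which $p_2$ has branched off earlier. So along a path through the tree, $q_2$ should come before the $1$-ladder, the $1$-ladder before $p_2$, and $p_2$ before $q_2$. These demands are cyclic, and $(*)$ allows us to meet them.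

To make this precise, let $\rho_i=1^{2i}$ be the word of $2i$ ones and cut the tree along the branch $111\cdots$ into blocks $c_i=(w,\varepsilon,p,q,f_0,f_1)$, where
\[
w=a_{\rho_i0},\quad \varepsilon=e_{\rho_i0},\qquad q=a_{\rho_i10},\quad f_0=e_{\rho_i10},\qquad p=a_{\rho_i11},\quad f_1=e_{\rho_i11};
\]
see Figure~\ref{fig:spine}. For two such tuples $c,c'$, with the entries of $c'$ primed, let $c\to c'$ be the conjunction of
\begin{enumerate}
\item[(0)] $\varphi(\varepsilon,w)$, $\varphi(f_0,q)$, $\varphi(f_1,p)$ and $q\perp p$;
\item[(1)] $\varphi(\varepsilon',p)$, $\varphi(f_0',p)$, $\varphi(f'_1,p)$;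
\item[(2)] $q\perp w'$;
\item[(3)] $w\perp p'$.
\end{enumerate}
Then $c_i\to c_j$ for $i<j$. Indeed, (0) holds by (T1) and (T2). All entries of $c_j$ sit at words extending $\rho_{i+1}=\rho_i11$, which gives (1) by (T1). The words $\rho_i0$ and $\rho_i10$ are incomparable with all extensions of $\rho_i11$, which gives (2) and (3) by (T2).

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw (0,0)--(8,0);
\draw[dashed] (8,0)--(9.3,0);
\foreach \k in {0,2,4,6} \draw (\k,0)--(\k+1,1);
\foreach \k in {0,2,6} \fill[gray] (\k,0) circle (1.5pt);
\foreach \P in {(1,1),(3,1),(4,0)} \fill \P circle (3pt);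
\foreach \P in {(5,1),(7,1),(8,0)} \filldraw[fill=white] \P circle (3pt);
\node[below] at (0,-0.1) {$\emptyset$};
\node[below] at (2,-0.1) {$1$};
\node[below] at (4,-0.1) {$p$ at $11$};
\node[below] at (6,-0.1) {$111$};
\node[below] at (8,-0.1) {$p'$ at $1111$};
\node[above] at (1,1.1) {$w$ at $0$};
\node[above] at (3,1.1) {$q$ at $10$};
\node[above] at (5,1.1) {$w'$ at $110$};
\node[above] at (7,1.1) {$q'$ at $1110$};
\end{tikzpicture}
\caption{The first two blocks cut from a $\varphi$-tree along the branch $111\cdots$, with the root on the left. Black points carry the nodes $w,q,p$ of the block $c_0$ and white points the nodes $w',q',p'$ of the block $c_1$; each point also carries a witness. Every point of $c_1$ extends the position of $p$ and is incomparable with the positions of $w$ and $q$.}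
\label{fig:spine}
\end{figure}

The relation $\to$ is a single formula with an infinite chain, so $(*)$ gives $d\to d'\to d''\to d$. Denote the entries of $d'$ and $d''$ by primes and double primes, and put
\[
p_1=p,\quad q_1=q,\qquad p_2=w',\quad q_2=p'',\qquad f_2=\varepsilon' .
\]
Each of $d,d',d''$ begins an arrow and so satisfies (0). For (L1): $q\perp p$ by (0) for $d$; $q\perp w'$ by (2) for $d\to d'$; and $p''\perp w'$ by (3) for $d'\to d''$. For (L2): $f_0$ accepts $q$ and $f_1$ accepts $p$ by (0) for $d$; both accept $p''$ by (1) for $d''\to d$; and $\varepsilon'$ accepts $p$ by (1) for $d\to d'$ and $w'$ by (0) for $d'$. So $(p_1,p_2;q_1,q_2;f_0,f_1,f_2)$ is a $2$-ladder. The node $p''$ plays two roles: it is later than $w'$ and earlier than $f_0,f_1$.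

To continue, we want a chain of blocks that contain $2$-ladders, and two things are missing.

First, there must be room above the new ladder in which to build the next block. We therefore replace the pair $(w,\varepsilon)$ by the whole subtree $W$ rooted at it. The copy $W'$ of this tree in $d'$ will sit above the new ladder as the subtree at $p$ sat above the old one.

Second, the tuples $d,d',d''$ do not lie in $I$. In the chain above, later blocks were related to earlier ones because they lay inside a subtree of $I$. A $2$-ladder obtained from a cycle has no position in $I$, so this reason is lost. What we used about the subtree, however, was only that certain formulas with parameters in the earlier blocks hold of all its nodes, or of all its witnesses. Such formulas survive the passage to a cycle if the cycle is taken over those parameters, as Lemma~\ref{lem:close} permits. The next section builds both repairs into the induction hypothesis.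

\section{Ladders of every length}\label{sec:induction}

The first definition says what room above a ladder means: the witnesses of the tree behave like $f_n$, and its nodes are candidates for $p_{n+1}$.

\begin{definition}\label{def:above}
A $\varphi$-tree $J$ is \emph{above} the ladder $D$ if
\begin{enumerate}
\item[(L3)] $\varphi(e,p)$ for every witness $e$ of $J$ and every $p$-node $p$ of $D$;
\item[(L4)] $q\perp a$ for every node $a$ of $J$ and every $q$-node $q$ of $D$.
\end{enumerate}
\end{definition}

The second definition is the substitute for lying inside a tree.

\begin{definition}\label{def:conform}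
Let $I$ be a $\varphi$-tree, $A$ a small set, and $X$ a $\varphi$-tree or a ladder. Then $X$ \emph{conforms to $(I,A)$} if every $L(A)$-formula in $y$ that is true of all nodes of $I$ is true of all nodes of $X$, and every $L(A)$-formula in $x$ that is true of all witnesses of $I$ is true of all witnesses of $X$.
\end{definition}

Three properties follow directly from the definition.
\begin{enumerate}
\item[(C1)] If the nodes and witnesses of $X$ are among those of $I$, then $X$ conforms to $(I,A)$ for every $A$.
\item[(C2)] If $X$ conforms to $(I,B)$ and $A\subseteq B$, then $X$ conforms to $(I,A)$.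
\item[(C3)] If $X$ conforms to $(J,A)$ and $J$ conforms to $(I,A)$, then $X$ conforms to $(I,A)$.
\end{enumerate}
When a tree or ladder is used as a set of parameters, we mean the set of all coordinates of its nodes and witnesses.

\begin{proposition}\label{prop:main}
Assume $(*)$. For every $n\ge1$, every small set $A$ and every $\varphi$-tree $I$ there are an $n$-ladder $D$ and a $\varphi$-tree $J$ above $D$ such that $D$ and $J$ conform to $(I,A)$.
\end{proposition}

\begin{proof}
We use induction on $n$, for all $A$ and $I$ at once.

For $n=1$ take $q_1=a_0$, $f_0=e_0$, $p_1=a_1$, $f_1=e_1$ and $J=I^1$, where $0$ and $1$ are words of length one. The nodes of $J$ sit at the words extending $1$. Conditions (L2) and (L3) hold by (T1), conditions (L1) and (L4) by (T2), and conformity by (C1).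

Assume the statement for $n$, and let $A$ and $I$ be given. A \emph{block} is a pair $c=(W,D)$ of a $\varphi$-tree $W$ and an $n$-ladder $D$, both conforming to $(I,A)$. We regard blocks as tuples indexed by one fixed countable set. For blocks $c=(W,D)$ and $c'=(W',D')$ write $c\to c'$ if
\begin{enumerate}
\item[(B1)] $\varphi(e,p)$ for every $p$-node $p$ of $D$ and every witness $e$ of $W'$ or of $D'$;
\item[(B2)] $q\perp a$ for every $q$-node $q$ of $D$ and every node $a$ of $W'$;
\item[(B3)] $w\perp p'$ for every node $w$ of $W$ and every $p$-node $p'$ of $D'$.
\end{enumerate}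
These generalize (1)--(3) of Section~\ref{sec:two}. A tuple is a block if and only if it satisfies a certain set of $L(A)$-formulas, namely (T1), (T2), (L1), (L2) and the instances of Definition~\ref{def:conform}; and $c\to c'$ is a set of formulas in $cc'$.

\medskip\noindent\emph{Step 1: a chain of blocks.} Put $I_0=I$ and $A_0=A$. Given $I_i$ and $A_i$, set aside the subtree $W_i=I_i^{0}$ and apply the induction hypothesis to the tree $I_i^{1}$ over the set $A_i\cup W_i$. This gives an $n$-ladder $D_i$ and a $\varphi$-tree $I_{i+1}$ above $D_i$, both conforming to $(I_i^1,A_i\cup W_i)$. Put $A_{i+1}=A_i\cup W_i\cup D_i$, which is small because $W_i$ is countable.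

We claim that
\begin{equation}\label{eq:conform}
\text{for $i\le j$, each of $I_j$, $W_j$, $D_j$ conforms to $(I_i,A_i)$.}
\end{equation}
By (C1), $I_j$, $W_j$ and $I^1_j$ conform to $(I_j,A_j)$. By (C2), $D_j$ and $I_{j+1}$ conform to $(I^1_j,A_j)$, hence to $(I_j,A_j)$ by (C3). So $W_j$, $D_j$ and $I_{j+1}$ conform to $(I_j,A_j)$, and by (C2) to $(I_j,A_i)$ for all $i\le j$. Now fix $i$ and use induction on $j\ge i$: the tree $I_i$ conforms to $(I_i,A_i)$, and if $I_j$ does, then so do $W_j$, $D_j$ and $I_{j+1}$ by (C3).

With $i=0$, \eqref{eq:conform} says that each $c_j=(W_j,D_j)$ is a block. Next fix $i$, a $p$-node $p$ and a $q$-node $q$ of $D_i$, and a node $w$ of $W_i$. The tree $I_{i+1}$ has the following properties.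
\begin{itemize}
\item All its witnesses satisfy $\varphi(x,p)$, by (L3).
\item All its nodes satisfy $\chi(q,y)$, by (L4).
\item All its nodes satisfy $\chi(w,y)$: this formula holds of all nodes of $I_i^1$ by (T2) in $I_i$, its parameters are in $W_i$, and $I_{i+1}$ conforms to $(I^1_i,A_i\cup W_i)$.
\end{itemize}
The three formulas have parameters in $A_{i+1}$. For $j>i$, both $W_j$ and $D_j$ conform to $(I_{i+1},A_{i+1})$ by \eqref{eq:conform}, so their witnesses satisfy the first formula and their nodes the other two. This gives (B1), (B2) and (B3): we have $c_i\to c_j$ for all $i<j$.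

\medskip\noindent\emph{Step 2: a cycle of blocks.} By Lemma~\ref{lem:ramsey} there is an $A$-indiscernible sequence of blocks in which $\to$ holds of all increasing pairs. By Lemma~\ref{lem:close} there are tuples $d,d',d''$ such that $dd'$, $d'd''$ and $d''d$ have the type over $A$ of the first two terms of this sequence. Hence $d=(W,D)$, $d'=(W',D')$, $d''=(W'',D'')$ are blocks, and
\[
d\to d'\to d''\to d .
\]

\noindent\emph{Step 3: the new rung.} Write $D=(p_1,\dots,p_n;q_1,\dots,q_n;f_0,\dots,f_n)$. Let $w'$ and $\varepsilon'$ be the node and the witness at the root of $W'$, and let $p''$ be the first $p$-node of $D''$. Put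
\[
p_{n+1}=w',\qquad q_{n+1}=p'',\qquad f_{n+1}=\varepsilon',\qquad J=W',
\]
and $D^+=(p_1,\dots,p_{n+1};q_1,\dots,q_{n+1};f_0,\dots,f_{n+1})$. We first check (L3) and (L4), since the new top node and witness belong to $J$.
\begin{itemize}
\item (L3) Let $e$ be a witness of $W'$. Then $\varphi(e,p_j)$ for $j\le n$ by (B1) for $d\to d'$, and $\varphi(e,w')$ by (T1) in $W'$, as $w'$ is the root node.
\item (L4) Let $a$ be a node of $W'$. Then $q_i\perp a$ for $i\le n$ by (B2) for $d\to d'$, and $p''\perp a$ by (B3) for $d'\to d''$.
\item (L1) For $i\le j\le n$ this is (L1) for $D$. For $j=n+1$ it is (L4) with $a=w'$.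
\item (L2) For $k\le n$ the conditions with $j\le n$ are (L2) for $D$, and the remaining one, $\varphi(f_k,p'')$, holds by (B1) for $d''\to d$. For $k=n+1$ the conditions are (L3) with $e=\varepsilon'$.
\end{itemize}
Every node of $D^+$ or $J$ is a node of $D$, $W'$ or $D''$, and every witness is a witness of $D$ or $W'$. Since $d,d',d''$ are blocks, $D^+$ and $J$ conform to $(I,A)$.
\end{proof}

\begin{remark}\label{rem:uses}
The hypothesis $(*)$ is used only in Step~2, and Example~\ref{ex:tree} shows that without it the passage from $n=1$ to $n=2$ already fails. All three arrows of the cycle are used in Step~3: $d\to d'$ places $W'$ above $D$, $d'\to d''$ makes $q_{n+1}$ incompatible with $W'$, and $d''\to d$ makes the old witnesses accept $q_{n+1}$. The final application takes $A=\emptyset$, but Step~1 invokes the induction hypothesis over sets that contain the earlier blocks, so the statement must be proved for all $A$; and Step~2 must be carried out over $A$ so that $d,d',d''$ still conform to $(I,A)$. Of the branching of the trees, only two children of each vertex are used.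
\end{remark}

\begin{proof}[Proof of Theorems~\ref{thm:dichotomy} and~\ref{thm:main}]
Let $\varphi$ have $\mathrm{TP}_1$, so that a $\varphi$-tree $I$ exists. If (b) fails, then $(*)$ holds, Proposition~\ref{prop:main} with $A=\emptyset$ gives an $n$-ladder for every $n$, and Lemma~\ref{lem:ladder} gives (a). Alternative (a) implies $\mathrm{SOP}_3$ by definition, and (b) implies it by Lemma~\ref{lem:sop3}. This proves Theorem~\ref{thm:dichotomy} and the first assertion of Theorem~\ref{thm:main}. The implication from $\mathrm{SOP}_3$ to $\mathrm{TP}_1$ was recalled in Section~\ref{sec:intro}.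
\end{proof}

\begin{remark}\label{rem:dichotomy}
The alternatives of Theorem~\ref{thm:dichotomy} are not exclusive: by Lemma~\ref{lem:sop3}, (a) implies (b). The two cases record how the construction ends. Either some indiscernible sequence of blocks in Step~2 does not close into a $3$-cycle, and the proof of Lemma~\ref{lem:close} extracts from it a formula as in (b); or all of them close, and $\varphi$ itself yields the pair in (a).
\end{remark}

\section{The generic triangle-free graph}\label{sec:graph}

Let $T$ be the theory, in the language of one binary relation $R$, of the Fra\"{\i}ss\'e limit of the finite triangle-free graphs. We use two facts. Every finite triangle-free graph is an induced subgraph of the limit, so by compactness every countable triangle-free graph is an induced subgraph of $\mathbb{M}$. And $T$ has quantifier elimination, so two finite tuples with the same equalities and the same edges among their coordinates have the same type.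

\begin{proof}[Proof of Theorem~\ref{thm:sop4}]
\emph{$T$ has $\mathrm{TP}_1$.} Let $\varphi(x;y_1y_2)=R(x,y_1)\wedge R(x,y_2)$. Two instances of $\varphi$ are inconsistent as soon as there is an edge between their parameters, because a common solution would complete a triangle. Take distinct vertices $u_\eta,v_\eta,e_\eta$ for $\eta\in\omega^{<\omega}$. Join $u_\eta$ to $v_\nu$ when $\eta,\nu$ are incomparable, join $e_\eta$ to $u_\nu$ and $v_\nu$ when $\nu\unlhd\eta$, and add no other edges. The graph on the $u$'s and $v$'s is bipartite. No two $e$'s are adjacent, and the neighbors of $e_\eta$ have pairwise comparable indices, so there is no edge among them. Hence the graph is triangle-free, and we may take it inside $\mathbb{M}$. Put $a_\eta=(u_\eta,v_\eta)$. Every finite part of a branch is realized by some $e_\eta$. If $\eta,\nu$ are incomparable, the edge $u_\eta v_\nu$ makes $\varphi(x,a_\eta)\wedge\varphi(x,a_\nu)$ inconsistent.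

\medskip\noindent\emph{$T$ does not have $\mathrm{SOP}_4$.} Let $\theta(s,t)$ have an infinite chain $(c_i)$, which we take indiscernible by Lemma~\ref{lem:ramsey}. Write $c_i^u$ for the $u$-th coordinate of $c_i$. The equalities among the coordinates of $c_i$ do not depend on $i$. Delete repeated coordinates and identify the corresponding variables in $s$ and in $t$; a $4$-cycle for the new formula gives one for $\theta$ when the coordinates are repeated again. So we may assume that the coordinates of each $c_i$ are distinct.

We determine how the tuples overlap. Suppose $c_0^u=c_1^v$. By indiscernibility $c^u_0=c_2^v$, so $c_1^v=c_2^v$, and therefore $c_i^v$ does not depend on $i$. Then $c_0^v=c_1^v=c_0^u$, so $u=v$. Thus $c_0$ and $c_1$ share exactly the values of the constant coordinates. Let $K$ be the set of these values and $N$ the set of nonconstant coordinates.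

Define a graph $G$ on $K$ together with new vertices $d_i^u$ for $i\in\mathbb{Z}/4$ and $u\in N$. On $K$ keep the edges of $\mathbb{M}$. For $k\in K$ and $u,v\in N$ join
\[
k \text{ to } d_i^u \text{ if } R(k,c_0^u),\qquad
d_i^u \text{ to } d_i^v \text{ if } R(c_0^u,c_0^v),\qquad
d_i^u \text{ to } d_{i+1}^v \text{ if } R(c_0^u,c_1^v),
\]
and put no edges between $d_i^u$ and $d_{i+2}^v$. Let $d_i$ be the tuple with coordinates $d^u_i$ for $u\in N$ and $c_0^u$ for $u\notin N$. Since $c_0\equiv_\emptyset c_1$, the edges inside $c_1$ are those inside $c_0$, coordinate by coordinate. Hence the pair $d_id_{i+1}$ has the same equalities and edges as $c_0c_1$, and in particular it spans no triangle.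

Call $\{d_i^u:u\in N\}$ the $i$-th copy. A triangle of $G$ cannot meet the copies $i$ and $i+2$, since no edge joins them. Any three of the four copies include such an opposite pair, so a triangle meets at most two copies, and these are consecutive. It therefore lies in $d_id_{i+1}$ for some $i$, which is impossible. So $G$ is triangle-free and may be taken inside $\mathbb{M}$. By quantifier elimination $d_id_{i+1}\equiv_\emptyset c_0c_1$, so $\theta(d_i,d_{i+1})$ holds for all $i\in\mathbb{Z}/4$.
\end{proof}

With three copies in place of four, all copies are consecutive and a triangle can take one vertex from each. This does happen, as it must by Theorem~\ref{thm:main} and Lemma~\ref{lem:sop3}. Let $s,t$ be triples indexed by $\mathbb{Z}/3$ and let $\theta(s,t)=\bigwedge_{u}R(s^u,t^{u+1})$. A $3$-cycle $s,t,r$ would give the triangle $s^0,t^1,r^2$. On the other hand, the graph on vertices $c_i^u$ whose edges join $c_i^u$ to $c_j^{u+1}$ for $i<j$ is triangle-free, because a triangle $c_i^0,c_j^1,c_k^2$ would require $i<j<k<i$; inside $\mathbb{M}$ it is an infinite chain for $\theta$.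

\begin{thebibliography}{9}

\bibitem{FD} \texttt{https://www.forkinganddividing.com/}

\end{thebibliography}
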